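\title{The Muckenhoupt-type condition does not characterize the boundedness of the maximal operator on global weighted Morrey spaces}

\begin{abstract}
Let $X$ be the weighted Morrey space over all cubes of $\mathbb R^n$ with exponents $1<p<\infty$ and $0<\lambda<1$. If the Hardy--Littlewood maximal operator $M$ is bounded on $X$, then the Muckenhoupt-type condition $\sup_Q|Q|^{-1}\|\chi_Q\|_X\|\chi_Q\|_{X'}<\infty$ holds. We show that the converse fails for every $n$, $p$ and $\lambda$. The counterexamples are continuous weights $w_\alpha$ with $0<w_\alpha\le1$, made of sparse arrays of truncated power-type zeros of order $\alpha$. The condition holds for $w_\alpha$ exactly when $\alpha<n(p-1+\lambda)$, while $M$ is bounded exactly when $\alpha<n(p-1)$. For weights in $A_p$ the condition does characterize boundedness, and here $A_p$ cannot be replaced by $\bigcap_{q>p}A_q$.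
\end{abstract}

\section{The question and the results}\label{sec:intro}

\subsection*{Morrey spaces and the Muckenhoupt-type condition}
Throughout, $n\ge1$ is an integer, $1<p<\infty$, $p'=p/(p-1)$ and $0<\lambda<1$. Cubes are closed cubes in $\mathbb R^n$ with sides parallel to the coordinate axes, and $tQ$ is the cube with the center of $Q$ and $t$ times its side length. We write $|x|$ for the sup-norm of $x\in\mathbb R^n$ and measure distances in this norm. Thus $\{x:|x-z|\le r\}$ is the cube with center $z$ and side $2r$, and a cube that meets two sets has side at least the distance between them. A \emph{weight} is a locally integrable function $w$ with $w>0$ almost everywhere. We write $|E|$ for Lebesgue measure, $w(E)=\int_Ew$ and $\langle h\rangle_Q=|Q|^{-1}\int_Qh$.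

For a family $\mathcal F$ of cubes, the weighted Morrey space $\mathcal M^p_{\lambda,\mathcal F}(w)$ consists of all measurable $f$ with
\[
\|f\|_{\mathcal M^p_{\lambda,\mathcal F}(w)}=\sup_{Q\in\mathcal F}\Big(\frac1{|Q|^\lambda}\int_Q|f|^pw\Big)^{1/p}<\infty .
\]
The space is called \emph{local} if $\mathcal F$ is the family of cubes centered at the origin and \emph{global} if $\mathcal F$ is the family of all cubes. This paper is about the global space, which we denote by $X=X_{p,\lambda}(w)$. The inequality $\|f\|_X\le1$ says that the measure $|f|^pw\,dx$ gives mass at most $s^{n\lambda}$ to every cube of side $s$. For $\lambda=0$ this would describe the unit ball of $L^p(w)$. For $\lambda>0$ the requirement is stronger on small cubes, where it limits concentration, and weaker on large cubes, where it allows infinite total mass.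

The K\"othe dual $X'$ of $X$ with respect to Lebesgue measure consists of all measurable $g$ with
\[
\|g\|_{X'}=\sup\Big\{\int_{\mathbb R^n}|fg|:\ \|f\|_X\le1\Big\}<\infty ,
\]
and $M$ is the uncentered Hardy--Littlewood maximal operator, $Mf(x)=\sup_{Q\ni x}\langle|f|\rangle_Q$. We say that $w$ satisfies the \emph{Muckenhoupt-type condition} $\mathrm{MC}(p,\lambda)$ if
\begin{equation}\label{eq:MC}
[w]_{p,\lambda}=\sup_Q\frac1{|Q|}\,\|\chi_Q\|_X\,\|\chi_Q\|_{X'}<\infty ,
\end{equation}
the supremum being taken over all cubes. Both norms in \eqref{eq:MC} are positive for every weight (Lemma~\ref{lem:basic}(c)), so the product is a well-defined element of $(0,\infty]$.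

Condition \eqref{eq:MC} tests $M$ on one cube at a time. Let $A_Qf=\langle f\rangle_Q\chi_Q$. Then $\|A_Q|f|\|_X=\langle|f|\rangle_Q\|\chi_Q\|_X$, and the supremum of $\langle|f|\rangle_Q$ over $\|f\|_X\le1$ is $|Q|^{-1}\|\chi_Q\|_{X'}$. Hence
\begin{equation}\label{eq:AQ}
\sup_{\|f\|_X\le1}\|A_Q|f|\|_X=\frac1{|Q|}\,\|\chi_Q\|_X\,\|\chi_Q\|_{X'},
\end{equation}
and $\mathrm{MC}(p,\lambda)$ says that the averaging operators $A_Q$ are uniformly bounded on $X$. Since $A_Q|f|\le Mf$ pointwise, we obtain
\begin{equation}\label{eq:necessity}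
[w]_{p,\lambda}\le\|M\|_{X\to X}.
\end{equation}
So the condition is necessary for the boundedness of $M$.

There are reasons to expect sufficiency as well. Recall that $w\in A_p$ if
\[
\sup_Q\ \langle w\rangle_Q\langle\sigma\rangle_Q^{\,p-1}<\infty,\qquad \sigma=w^{-1/(p-1)},
\]
and that, by Muckenhoupt's theorem, $M$ is bounded on $L^p(w)$ for every $w\in A_p$. For $L^p(w)$ in place of $X$ we have $\|\chi_Q\|_{L^p(w)}=w(Q)^{1/p}$, and the dual norm of $\chi_Q$ is $\|\chi_Qw^{-1/p}\|_{L^{p'}}=\sigma(Q)^{1/p'}$ by the duality of $L^p$ and $L^{p'}$. The $p$-th power of the quantity in \eqref{eq:MC} is then $\langle w\rangle_Q\langle\sigma\rangle_Q^{p-1}$. Thus for $\lambda=0$ condition \eqref{eq:MC} is the $A_p$ condition, and it characterizes the boundedness of $M$. For the local Morrey spaces, a result of Duoandikoetxea and Rosenthal states that a Muckenhoupt-type condition on $w$ characterizes the boundedness of $M$. The corresponding question for the global spaces comes from \cite{problem}. We consider it in the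 following precise form.

\medskip
\noindent\textbf{Question.} \emph{Is it true that for all $n\ge1$, $1<p<\infty$, $0<\lambda<1$ and all weights $w$, the operator $M$ is bounded on $X_{p,\lambda}(w)$ if and only if $w$ satisfies $\mathrm{MC}(p,\lambda)$?}
\medskip

The answer is no, for every triple $(n,p,\lambda)$.

\subsection*{The weights $w_\alpha$ and the main theorems}
Fix $\alpha>0$ and let $e_1=(1,0,\dots,0)$. For $k\ge1$ put
\begin{gather*}
L_k=2^{k^2+2},\qquad m_k=2^{k^3},\qquad a_1=0,\qquad a_{k+1}=a_k+m_kL_k+2^{k+1}+4,\\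
G_k=a_ke_1+L_k\{0,1,\dots,m_k-1\}^n .
\end{gather*}
The points $z\in\bigcup_kG_k$ are called \emph{centers}. The cube $B_z=\{x:|x-z|\le1\}$ is a \emph{well}, of \emph{stage} $k$ if $z\in G_k$. Define
\begin{equation}\label{eq:weight}
w_\alpha(x)=
\begin{cases}
\max(|x-z|,2^{-k})^\alpha, & x\in B_z,\ z\in G_k,\\
1, & x\notin\bigcup_zB_z .
\end{cases}
\end{equation}
In each well the weight looks like the power $|x-z|^\alpha$, cut off at distance $2^{-k}$ from the center. Stage $k$ is a cubical array of $m_k^n$ wells with spacing $L_k$, and the stages follow one another along the first axis with growing gaps. The wells are pairwise disjoint, and $w_\alpha$ is continuous with $0<w_\alpha\le1$ (Lemma~\ref{lem:geometry}). The weight does not depend on $p$ or $\lambda$.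

\begin{theorem}\label{thm:weights}
Let $1<p<\infty$, $0<\lambda<1$, $\alpha>0$, $w=w_\alpha$ and $X=X_{p,\lambda}(w)$.
\begin{itemize}
\item[(1)] $\mathrm{MC}(p,\lambda)$ holds if and only if $\alpha<n(p-1+\lambda)$.
\item[(2)] $M$ is bounded on $X$ if and only if $\alpha<n(p-1)$.
\item[(3)] If $\alpha\ge n(p-1)$, then moreover:
\begin{itemize}
\item[(a)] $M$ is not of weak type on $X$, that is, there is no $C$ with $t\|\chi_{\{Mf\ge t\}}\|_X\le C\|f\|_X$ for all $t>0$ and $f\in X$;
\item[(b)] the averaging operator $\mathcal Af=\sum_z\langle f\rangle_{B_z}\chi_{B_z}$ over the pairwise disjoint congruent cubes $B_z$ is unbounded on $X$;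
\item[(c)] some $f\in X$ has $Mf\notin X$.
\end{itemize}
\end{itemize}
\end{theorem}

Given $n,p,\lambda$, every $\alpha$ with $n(p-1)\le\alpha<n(p-1+\lambda)$, for instance $\alpha=n(p-1)+n\lambda/2$, gives a weight that satisfies $\mathrm{MC}(p,\lambda)$ while $M$ is unbounded on $X_{p,\lambda}(w_\alpha)$. One weight $w_\alpha$ serves all pairs $(p,\lambda)$ with $p\le1+\frac\alpha n<p+\lambda$. Within the class $A_p$ the equivalence does hold, and this is sharp in the scale of the classes $A_q$.

\begin{theorem}\label{thm:Ap}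
Let $1<p<\infty$ and $0<\lambda<1$. If $w\in A_p$, then $M$ is bounded on $X_{p,\lambda}(w)$ if and only if $\mathrm{MC}(p,\lambda)$ holds. For no $(n,p,\lambda)$ can the hypothesis $w\in A_p$ be weakened to $w\in\bigcap_{q>p}A_q$: the weight $w_\alpha$ with $\alpha=n(p-1)$ lies in $\bigcap_{q>p}A_q$ and satisfies $\mathrm{MC}(p,\lambda)$, but $M$ is unbounded on $X_{p,\lambda}(w_\alpha)$.
\end{theorem}

\subsection*{One cube and many cubes}
Part (3)(b) of Theorem~\ref{thm:weights} shows where the analogy with $L^p(w)$ breaks. Suppose that all $A_Q$ have norm at most $K$ on $L^p(w)$, and let $Q_1,Q_2,\dots$ be disjoint cubes. The $p$-th power of the $L^p(w)$ norm is additive over disjoint sets, so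
\[
\Big\|\sum_jA_{Q_j}f\Big\|_{L^p(w)}^p=\sum_j\|A_{Q_j}(f\chi_{Q_j})\|_{L^p(w)}^p\le K^p\sum_j\int_{Q_j}|f|^pw\le K^p\|f\|^p_{L^p(w)} .
\]
The Morrey norm is a supremum and has no such additivity. For $N$ cubes the triangle inequality gives the bound $NK$, and the theorem shows that no bound independent of $N$ holds in general.

Section~\ref{sec:basic} collects elementary estimates. Section~\ref{sec:far} proves the first part of Theorem~\ref{thm:Ap} and locates the part of $M$ that $\mathrm{MC}(p,\lambda)$ does not control. Section~\ref{sec:model} works out a model on the line that explains the construction. The proofs for $w_\alpha$ occupy Sections~\ref{sec:geometry}--\ref{sec:conclusion}.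

\section{Elementary estimates for the Morrey norm}\label{sec:basic}

We use two properties of the norm without comment. If $|f|\le|g|$, then $\|f\|_X\le\|g\|_X$. If $f_j\ge0$, then $\|\sum_jf_j\|_X\le\sum_j\|f_j\|_X$, by Minkowski's inequality and monotone convergence on each cube.

\begin{lemma}\label{lem:basic}
Let $w$ be a weight, $X=X_{p,\lambda}(w)$, and let $Q$ be a cube.
\begin{itemize}
\item[(a)] $w(Q)\,|Q|^{-\lambda}\le\|\chi_Q\|_X^p\le(\sup_Qw)\,|Q|^{1-\lambda}$.
\item[(b)] If $\|f\|_X\le1$, $E$ is a measurable subset of a cube $R$, and $w\ge\kappa>0$ on $E$, then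
\[
\int_E|f|\le\kappa^{-1/p}\,|E|^{1/p'}\,|R|^{\lambda/p}.
\]
\item[(c)] $\|\chi_Q\|_X>0$ and $\|\chi_Q\|_{X'}>0$.
\item[(d)] If $\sup_Qw\le D\inf_Qw<\infty$, then $|Q|^{-1}\|\chi_Q\|_X\|\chi_Q\|_{X'}\le D^{1/p}$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The lower bound comes from the cube $Q$ in the definition of the norm. For the upper bound, every cube $S$ satisfies $|Q\cap S|\le\min(|Q|,|S|)\le|Q|^{1-\lambda}|S|^\lambda$, and $w(Q\cap S)\le(\sup_Qw)|Q\cap S|$.

(b) By H\"older's inequality,
\[
\int_E|f|\le|E|^{1/p'}\Big(\int_E|f|^p\Big)^{1/p}\le\kappa^{-1/p}|E|^{1/p'}\Big(\int_R|f|^pw\Big)^{1/p}\le\kappa^{-1/p}|E|^{1/p'}|R|^{\lambda/p}.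
\]

(c) The first inequality follows from (a) and $w(Q)>0$. For the second, let $f=\min(1,w^{-1/p})\chi_Q$. Then $f^pw\le\chi_Q$, so $\|f\|_X^p\le|Q|^{1-\lambda}$ as in (a), and $\int_Qf>0$.

(d) Since $w(Q)>0$, we have $\inf_Qw>0$. Multiply the upper bound in (a) by the bound $\|\chi_Q\|_{X'}\le(\inf_Qw)^{-1/p}|Q|^{1/p'+\lambda/p}$, which is (b) with $E=R=Q$. The exponents of $|Q|$ add up to $\frac{1-\lambda}p+\frac1{p'}+\frac\lambda p=1$.
\end{proof}

Part (b) carries the gain of the Morrey space over $L^p(w)$: the factor $|R|^{\lambda/p}$ is small when $E$ fits into a small cube. By (d), the weight $w=1$ has $[w]_{p,\lambda}\le1$.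

Since $|\{|x|\le r\}|=(2r)^n$, radial functions in the sup-norm are integrated by the formula
\begin{equation}\label{eq:polar}
\int_{a\le|x|\le b}h(|x|)\,dx=n2^n\int_a^bh(r)\,r^{n-1}\,dr,\qquad h\ge0 .
\end{equation}

\section{The far part of the maximal operator and $A_p$ weights}\label{sec:far}

To estimate $\|Mf\|_X$ we must bound $\int_{Q_0}(Mf)^pw$ for each cube $Q_0$. We split $f$ into the part near $Q_0$ and the part far from it. The far part only sees cubes that are at least as large as $Q_0$, so one bound serves all points of $Q_0$, and this bound is supplied by the Muckenhoupt-type condition.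

\begin{lemma}\label{lem:far}
Let $w$ be a weight with $K=[w]_{p,\lambda}<\infty$, let $\|f\|_X\le1$, let $Q_0$ be a cube, and let $f_2=f\chi_{\mathbb R^n\setminus3Q_0}$. Then
\[
\int_{Q_0}(Mf_2)^pw\le(3^nK)^p|Q_0|^\lambda .
\]
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:basic}(c) and $K<\infty$, the norms $\|\chi_Q\|_X$ and $\|\chi_Q\|_{X'}$ are positive and finite for every cube $Q$. Let $\ell$ be the side of $Q_0$, let $x\in Q_0$, and let $R\ni x$ be a cube of side $r$ and center $c$ with $\int_R|f_2|>0$. Then $R$ contains a point outside $3Q_0$, which is at distance more than $\ell$ from $x$, so $r>\ell$. For $u\in Q_0$ we get $|u-c|\le|u-x|+|x-c|\le\ell+r/2\le3r/2$, that is, $Q_0\subset3R$. Therefore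
\[
\langle|f_2|\rangle_R\le3^n\langle|f|\rangle_{3R}\le3^n\frac{\|\chi_{3R}\|_{X'}}{|3R|}\le\frac{3^nK}{\|\chi_{3R}\|_X}\le\frac{3^nK}{\|\chi_{Q_0}\|_X}.
\]
So $Mf_2\le3^nK/\|\chi_{Q_0}\|_X$ on $Q_0$, and $w(Q_0)\le\|\chi_{Q_0}\|_X^p|Q_0|^\lambda$ by Lemma~\ref{lem:basic}(a).
\end{proof}

\begin{proposition}\label{prop:Ap}
If $w\in A_p$, then $M$ is bounded on $X_{p,\lambda}(w)$ if and only if $\mathrm{MC}(p,\lambda)$ holds.
\end{proposition}

\begin{proof}
Necessity is \eqref{eq:necessity}. Conversely, assume $\mathrm{MC}(p,\lambda)$, let $\|f\|_X\le1$, let $Q_0$ be a cube, and write $f=f_1+f_2$ with $f_1=f\chi_{3Q_0}$. By Muckenhoupt's theorem there is a constant $C_w$ such that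
\[
\int_{Q_0}(Mf_1)^pw\le C_w\int_{3Q_0}|f|^pw\le C_w3^{n\lambda}|Q_0|^\lambda .
\]
Lemma~\ref{lem:far} bounds $\int_{Q_0}(Mf_2)^pw$ in the same way, and $Mf\le Mf_1+Mf_2$.
\end{proof}

The hypothesis $w\in A_p$ entered only in the estimate of $Mf_1$. A counterexample to the Question must therefore come from the near part: many cubes inside one large cube $Q_0$, acting together.

\begin{remark}
The condition $\mathrm{MC}(p,\lambda)$ is not automatic for $A_p$ weights. Let $w=|x|^\beta$ with $-n<\beta<-n(1-\lambda)$, and let $Q$ have side $T$. If $\operatorname{dist}(0,Q)\ge T$, then $|x|$ varies by a factor at most $2$ on $Q$. Otherwise $Q\subset\{|x|<2T\}$, so $w(Q)\le CT^{n+\beta}$ by \eqref{eq:polar} and $\sigma\le(2T)^{-\beta/(p-1)}$ on $Q$, which gives $w(Q)\sigma(Q)^{p-1}\le CT^{np}$. Hence $w\in A_p$. But for $S=\{|x|\le s\}$ we have $w(S)/|S|^\lambda=cs^{\beta+n(1-\lambda)}\to\infty$ as $s\to0$, so $\|\chi_{[-1,1]^n}\|_X=\infty$.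
\end{remark}

\section{A model on the line}\label{sec:model}

Let $n=1$, $p=2$, $\lambda=\frac12$ and $\alpha=1$, so that $n(p-1)=\alpha<\frac32=n(p-1+\lambda)$. We consider one stage with free parameters $0<\varepsilon\le\frac12$, $L\ge8$ and $m\ge2$. The centers are $z_j=jL$ for $0\le j<m$, the wells are $B_j=[z_j-1,z_j+1]$, and $w=\max(|x-z_j|,\varepsilon)$ on $B_j$, $w=1$ elsewhere. Note that $w(B_j)\ge\int_{-1}^1|x|\,dx=1$. Here $\|f\|_X^2=\sup_S|S|^{-1/2}\int_Sf^2w$. Put $\Sigma=2\ln(1/\varepsilon)>1$.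

\emph{One well in $L^2(w)$.} Let $g_j=|x-z_j|^{-1}$ for $\varepsilon\le|x-z_j|\le1$ and $g_j=0$ elsewhere. This is the dual weight $\sigma=1/w$ on most of the well. It satisfies $g_j^2w=g_j$ and $\int g_j=\Sigma$. Hence $\|g_j\|^2_{L^2(w)}=\Sigma$, while $\|A_{B_j}g_j\|_{L^2(w)}^2=(\Sigma/2)^2w(B_j)\ge\Sigma^2/4$. On $L^2(w)$ the norm of $A_{B_j}$ is at least $\sqrt\Sigma/2$, which is unbounded as $\varepsilon\to0$.

\emph{One well in $X$.} Let $\|f\|_X\le1$. On $E_i=\{2^{-i-1}<|x-z_j|\le2^{-i}\}$ we have $w\ge2^{-i-1}$, and $E_i$ lies in an interval of length $2^{1-i}$. Lemma~\ref{lem:basic}(b) gives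
\begin{equation}\label{eq:modelone}
\int_{B_j}|f|\le\sum_{i\ge0}2^{(i+1)/2}\,2^{(1-i)/2}\,2^{(1-i)/4}=2\sum_{i\ge0}2^{(1-i)/4}=C_0 .
\end{equation}
The factor $2^{(1-i)/4}$, which comes from $\lambda>0$, makes the sum converge. Since $\|\chi_{B_j}\|_X\le2^{1/4}$, the operator $A_{B_j}$ is bounded on $X$ uniformly in $\varepsilon$. The function $g_j$ is no longer a good test function, because the Morrey norm charges it for its concentration: the interval $[z_j+\varepsilon,z_j+2\varepsilon]$ gives $\|g_j\|_X^2\ge\varepsilon^{-1/2}\ln2$, which is much larger than $\Sigma$.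

\emph{Many wells.} We cannot remove this penalty, but we can make it irrelevant. If we repeat $g_j$ so many times that the norm is governed by the largest scale, then on that scale the Morrey norm is a multiple of the $L^2(w)$ norm. Let $g=\sum_jg_j$ and let $S$ be an interval of length $s$. If $S$ meets at most one well, then, since $g\le1/\varepsilon$,
\[
\int_Sg^2w=\int_Sg\le\min(\Sigma,s/\varepsilon)\le\Sigma\min(1,s/\varepsilon)\le\Sigma\,\varepsilon^{-1/2}s^{1/2}.
\]
If $S$ meets $N\ge2$ wells, then $s\ge(N-1)L-2\ge NL/2-L/4\ge NL/4$, so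
\[
\int_Sg\le\Sigma\min(m,4s/L)\le2\Sigma\,(m/L)^{1/2}s^{1/2}.
\]
For $m\ge L/\varepsilon$ the second bound dominates, and $\|g\|_X^2\le2\Sigma(m/L)^{1/2}$. On the other hand $\sum_jA_{B_j}g=(\Sigma/2)\chi_U$, where $U=\bigcup_jB_j$ lies in an interval of length $mL$ and $w(U)\ge m$. Hence
\[
\Big\|\sum_jA_{B_j}g\Big\|_X^2\ge\frac{\Sigma^2}4\cdot\frac m{(mL)^{1/2}}=\frac{\Sigma^2}4\Big(\frac mL\Big)^{1/2}\ge\frac\Sigma8\,\|g\|_X^2 .
\]
The growth $\sqrt\Sigma$ from $L^2(w)$ has reappeared, and $\|M\|_{X\to X}\ge\sqrt{\Sigma/8}$.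

\emph{Long intervals.} The repetition must not destroy the Muckenhoupt-type condition on intervals that contain many wells. Let $Q$ have length $T\ge1$ and let $\|f\|_X\le1$. Since $\|\chi_Q\|_X\le T^{1/4}$, we need $\int_Q|f|\le CT^{3/4}$. Off the wells $w=1$, and Lemma~\ref{lem:basic}(b) gives the bound $T^{1/2}T^{1/4}$. One well contributes at most $C_0$ by \eqref{eq:modelone}. If $Q$ meets $N\ge2$ wells, we use $N\le4T/L$, the cutoff $w\ge\varepsilon$ and Lemma~\ref{lem:basic}(b) with $R=Q$:
\[
\int_{Q\cap U}|f|\le\varepsilon^{-1/2}(2N)^{1/2}T^{1/4}\le\Big(\frac8{\varepsilon L}\Big)^{1/2}T^{3/4}.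
\]
For $L\ge1/\varepsilon$ this is the required bound, whatever $m$ is. The average over a long interval is diluted by the gaps between the wells, while the averages over the individual wells are not. Intervals shorter than $1$ meet at most one well and are treated by a dyadic sum as in \eqref{eq:modelone}; see Section~\ref{sec:MC}.

\emph{From the model to $w_\alpha$.} A single model weight satisfies $\varepsilon\le w\le1$. Its Morrey norm is equivalent to the unweighted one, on which $M$ is bounded by Proposition~\ref{prop:Ap}. To obtain an unbounded operator we place models with $\varepsilon=2^{-k}$, $k\ge1$, into one weight. Three requirements arise. The number $m_k$ must be large compared with $2^kL_k$; in general we need $m_k^{1-\lambda}\ge(2^kL_k)^\lambda$. A cube may meet many wells from each of many stages, so the dilution factors must be summable; in general we need $\sum_k2^{k\alpha/p}L_k^{-n/p'}<\infty$. A cube may also meet single wells from many stages, so the stages must be far apart. The values $L_k=2^{k^2+2}$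 and $m_k=2^{k^3}$ meet the first requirement for large $k$ and the second one, for all $p,\lambda,\alpha$ at once, and the gaps $2^{k+1}+4$ meet the third.

\section{Geometry of the wells}\label{sec:geometry}

From now on $w=w_\alpha$ and $X=X_{p,\lambda}(w_\alpha)$. The letters $C,c$ denote positive constants that depend only on $n,p,\lambda,\alpha$ and may change from line to line. Let
\[
\varphi_k(r)=\min\big(1,\max(r,2^{-k})\big),\qquad r\ge0 .
\]
This function is continuous and nondecreasing, and $\varphi_k(2r)\le2\varphi_k(r)$ because $\max(2r,2^{-k})\le2\max(r,2^{-k})$ and $\min(1,2t)\le2\min(1,t)$.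

\begin{lemma}\label{lem:geometry}
\begin{itemize}
\item[(a)] Distinct wells are at distance at least $6$. The function $w$ is well defined and continuous, $0<w\le1$, and $w\ge2^{-k\alpha}$ on wells of stage $k$.
\item[(b)] If $z\in G_k$ and $|x-z|\le2$, then $w(x)=\varphi_k(|x-z|)^\alpha\ge(|x-z|/2)^\alpha$.
\item[(c)] $w(B_z)\ge c_0=2^{-\alpha}(2^n-1)$ for every center $z$.
\item[(d)] If a cube of side $s$ meets $N\ge2$ wells of stage $k$, then $N\le(4s/L_k)^n$.
\item[(e)] A cube of side $T\ge1$ meets wells of at most $1+\log_2T$ different stages.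
\end{itemize}
\end{lemma}

\begin{proof}
Two distinct points of $G_k$ are at distance at least $L_k\ge8$. Let $k<l$. The sequence $a_j+m_jL_j$ is increasing, so first coordinates of points of $G_k$ are at most $a_k+m_kL_k\le a_{l-1}+m_{l-1}L_{l-1}=a_l-2^l-4$, while first coordinates of points of $G_l$ are at least $a_l$. Hence $G_k$ and $G_l$ are at distance at least $2^l+4\ge8$. Passing from centers to wells reduces distances by at most $2$. So distinct wells are at distance at least $6$, and wells of stages $k<l$ are at distance more than $2^l$.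

(a), (b) The cube $\{|x-z|\le2\}$ meets no well other than $B_z$. On $B_z$ we have $\max(|x-z|,2^{-k})\le1$, and for $|x-z|>1$ we have $\varphi_k(|x-z|)=1$. This gives the formula in (b), and $\varphi_k(r)\ge\min(1,r)\ge r/2$ for $r\le2$. The weight is continuous on each open cube $\{|x-z|<2\}$ by (b), and it equals $1$ on the complement of $\bigcup_zB_z$, which is open because the wells are closed and separated. These open sets cover $\mathbb R^n$. The bounds on $w$ are read off from \eqref{eq:weight}.

(c) On $\{\frac12\le|x-z|\le1\}$, a set of measure $2^n-1$, we have $w\ge2^{-\alpha}$.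

(d) The cube meets two wells of stage $k$, so $s\ge L_k-2\ge L_k/2\ge4$. The $N$ centers lie in the concentric cube of side $s+2$, so each of their coordinates takes at most $(s+2)/L_k+1$ values. Since $2\le s/2$ and $L_k\le2s$, we have $s+2+L_k\le4s$.

(e) If the cube meets wells of $N\ge2$ stages, the largest of these stages $l$ satisfies $l\ge N$, and $T>2^l\ge2^N$.
\end{proof}

Since $w$ is continuous and positive, it is bounded below on every cube. By Lemma~\ref{lem:basic}(b) every $f\in X$ is locally integrable, so the operator $\mathcal A$ of Theorem~\ref{thm:weights} is defined on $X$.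

A small cube either sees an almost constant weight or sits at a center, at a scale above the cutoff.

\begin{lemma}\label{lem:small}
Let $Q$ be a cube of side $T\le1$. Then at least one of the following holds.
\begin{itemize}
\item[(F)] $\sup_Qw\le2^\alpha\inf_Qw$.
\item[(Z)] There is a center $z$ with $Q\subset\{|x-z|<2T\}$ and $\sup_Qw\le(2T)^\alpha$.
\end{itemize}
\end{lemma}

\begin{proof}
If $Q$ meets no well, then $w=1$ on $Q$ and (F) holds. Let $Q$ meet $B_z$ with $z\in G_k$. Then $Q\subset\{|x-z|\le2\}$, so $w=\varphi_k(|x-z|)^\alpha$ on $Q$. Let $d=\operatorname{dist}(z,Q)$; then $d\le|x-z|\le d+T$ on $Q$. If $d\ge T$, then $|x-z|\in[d,2d]$ on $Q$, and (F) follows from $\varphi_k(2d)\le2\varphi_k(d)$. If $d<T$ and $2T\le2^{-k}$, then $|x-z|<2^{-k}$ on $Q$, so $w$ is constant on $Q$ and (F) holds. If $d<T$ and $2T>2^{-k}$, then $|x-z|<2T$ on $Q$ and $\varphi_k(2T)\le\max(2T,2^{-k})=2T$, which is (Z).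
\end{proof}

\section{The Muckenhoupt-type condition for $w_\alpha$}\label{sec:MC}

Put
\[
\theta=\frac n{p'}+\frac{n\lambda}p>0,\qquad\gamma=\theta-\frac\alpha p=\frac{n(p-1+\lambda)-\alpha}p .
\]
By Lemma~\ref{lem:basic}(b) with $|E|\le|R|$, a subset of a cube of side $s$ on which $w\ge\kappa$ carries integral at most $\kappa^{-1/p}s^\theta$ of any $|f|$ with $\|f\|_X\le1$. On an annulus of radius $s$ around a center, $\kappa$ is of order $s^\alpha$ and the bound is of order $s^\gamma$. The sign of $\gamma$ decides whether these bounds can be summed over dyadic annuli. We also use the identity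
\begin{equation}\label{eq:theta}
\theta+\frac{n(1-\lambda)}p=n .
\end{equation}

\begin{lemma}\label{lem:center}
Let $\gamma>0$, let $z$ be a center, $0<\rho\le2$ and $\|f\|_X\le1$. Then $\int_{|x-z|\le\rho}|f|\le C\rho^\gamma$.
\end{lemma}

\begin{proof}
The annuli $E_i=\{2^{-i-1}\rho<|x-z|\le2^{-i}\rho\}$, $i\ge0$, cover the cube up to the point $z$. On $E_i$ we have $w\ge(2^{-i-2}\rho)^\alpha$ by Lemma~\ref{lem:geometry}(b), and $E_i$ lies in a cube of side $2^{1-i}\rho$. Hence
\[
\int_{|x-z|\le\rho}|f|\le\sum_{i\ge0}(2^{-i-2}\rho)^{-\alpha/p}(2^{1-i}\rho)^\theta=4^{\alpha/p}2^\theta\rho^\gamma\sum_{i\ge0}2^{-i\gamma}.\qedhere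
\]
\end{proof}

\begin{proposition}\label{prop:MCholds}
If $\alpha<n(p-1+\lambda)$, then $w_\alpha$ satisfies $\mathrm{MC}(p,\lambda)$.
\end{proposition}

\begin{proof}
Here $\gamma>0$. Let $Q$ be a cube of side $T$ and let $\|f\|_X\le1$. We must show that $\|\chi_Q\|_X\int_Q|f|\le CT^n$.

\emph{Cubes with $T\le1$.} In case (F) of Lemma~\ref{lem:small} the bound is Lemma~\ref{lem:basic}(d) with $D=2^\alpha$. In case (Z), Lemma~\ref{lem:center} with $\rho=2T$ gives $\int_Q|f|\le CT^\gamma$, and Lemma~\ref{lem:basic}(a) gives $\|\chi_Q\|_X\le(2T)^{\alpha/p}T^{n(1-\lambda)/p}$. The product is at most $CT^{\gamma+\alpha/p+n(1-\lambda)/p}=CT^n$ by \eqref{eq:theta}.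

\emph{Cubes with $T\ge1$.} Since $w\le1$, we have $\|\chi_Q\|_X\le T^{n(1-\lambda)/p}$. By \eqref{eq:theta} it suffices to prove $\int_Q|f|\le CT^\theta$. Off the wells $w=1$, and Lemma~\ref{lem:basic}(b) with $R=Q$ gives $\int_{Q\setminus\bigcup B_z}|f|\le T^\theta$. For the wells, let $N_k$ be the number of wells of stage $k$ that meet $Q$, and let $E_k$ be the intersection of $Q$ with their union.

Summing Lemma~\ref{lem:center} over all wells would give the bound $C\sum_kN_k$, and $N_k$ can be of order $(T/L_k)^n$. This is too large, because $\theta<n$. When $N_k\ge2$ we therefore treat the wells of stage $k$ together and use that all of them share the mass $|Q|^\lambda$. On $E_k$ we have $w\ge2^{-k\alpha}$, and $|E_k|\le2^nN_k\le(8T/L_k)^n$ by Lemma~\ref{lem:geometry}(d). Lemma~\ref{lem:basic}(b) with $R=Q$ gives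
\[
\int_{E_k}|f|\le2^{k\alpha/p}\Big(\frac{8T}{L_k}\Big)^{n/p'}T^{n\lambda/p}=8^{n/p'}\,T^\theta\,2^{k\alpha/p}L_k^{-n/p'} .
\]
Since $L_k=2^{k^2+2}$ and $1/p'>0$, the series $\sum_k2^{k\alpha/p}L_k^{-n/p'}$ converges. The stages with $N_k\ge2$ contribute at most $CT^\theta$ in total.

When $N_k=1$ there is no dilution, because $T$ may be much smaller than $L_k$. Here Lemma~\ref{lem:center} with $\rho=1$ gives $\int_{E_k}|f|\le C$. By Lemma~\ref{lem:geometry}(e) there are at most $1+\log_2T\le CT^\theta$ such stages, so they also contribute at most $CT^\theta$.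
\end{proof}

The hypothesis $\gamma>0$ was used only through Lemma~\ref{lem:center}, that is, for one well at a time. Without it the condition fails on the wells themselves.

\begin{proposition}\label{prop:MCfails}
If $\alpha\ge n(p-1+\lambda)$, then $w_\alpha$ does not satisfy $\mathrm{MC}(p,\lambda)$.
\end{proposition}

\begin{proof}
Here $\gamma\le0$. Let $z\in G_k$. We want a function that uses the full allowed mass, of order $r^{n\lambda}$, on every annulus of radius $r$ around $z$. So $f^pw$ should be $h(x)=|x-z|^{-n(1-\lambda)}$, and we put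
\[
f(x)=|x-z|^{-(n(1-\lambda)+\alpha)/p}\,\chi_{\{2^{-k}\le|x-z|\le1\}}(x).
\]
On the support of $f$ we have $w=|x-z|^\alpha$, so $f^pw\le h$ everywhere. Let $S$ be a cube of side $s$ and let $S_0$ be the cube of side $s$ centered at $z$. Outside $S_0$ we have $h\le(s/2)^{-n(1-\lambda)}$, so by \eqref{eq:polar}
\[
\int_Sh\le\int_{S_0}h+s^n\Big(\frac s2\Big)^{-n(1-\lambda)}=\frac{2^n}\lambda\Big(\frac s2\Big)^{n\lambda}+2^{n(1-\lambda)}s^{n\lambda}=Cs^{n\lambda}.
\]
Hence $\|f\|_X\le C$. Since $n-\frac{n(1-\lambda)+\alpha}p=\gamma\le0$, formula \eqref{eq:polar} gives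
\[
\int_{B_z}f=n2^n\int_{2^{-k}}^1r^{\gamma-1}\,dr\ge n2^n\int_{2^{-k}}^1\frac{dr}r=n2^n\,k\ln2 .
\]
Thus $\|\chi_{B_z}\|_{X'}\ge ck$, while $\|\chi_{B_z}\|_X^p\ge c_02^{-n\lambda}$ by Lemmas~\ref{lem:basic}(a) and~\ref{lem:geometry}(c). So $[w]_{p,\lambda}\ge ck$ for every $k$.
\end{proof}

\section{Unboundedness of the maximal operator}\label{sec:unbounded}

\begin{proposition}\label{prop:unbounded}
If $\alpha\ge n(p-1)$, then $M$ is unbounded on $X_{p,\lambda}(w_\alpha)$, and assertions \textup{(a)--(c)} of Theorem~\ref{thm:weights}\textup{(3)} hold.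
\end{proposition}

\begin{proof}
\emph{The test functions.} As in the model, we test on the dual weight $\sigma=w^{-1/(p-1)}$, restricted to the part of the wells of stage $k$ where $w$ is a pure power:
\[
g_k(x)=\sum_{z\in G_k}|x-z|^{-\alpha/(p-1)}\chi_{\{2^{-k}\le|x-z|\le1\}}(x).
\]
On the support of $g_k$ in $B_z$ we have $w=|x-z|^\alpha$, and $-\frac{\alpha p}{p-1}+\alpha=-\frac\alpha{p-1}$. Hence $g_k^pw=g_k$ and
\[
\|g_k\|_X^p=\sup_S|S|^{-\lambda}\int_Sg_k .
\]
Let $\eta=\frac\alpha{p-1}-n\ge0$. By \eqref{eq:polar}, the integral of $g_k$ over each well of stage $k$ is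
\[
\Sigma_k=n2^n\int_{2^{-k}}^1r^{-1-\eta}\,dr .
\]
We need two lower bounds. Since $\eta\ge0$, we have $\Sigma_k\ge n2^nk\ln2\to\infty$; this is where $\alpha\ge n(p-1)$ is used. Integrating only over $2^{-k}\le r\le2^{1-k}$ gives $\Sigma_k\ge n2^n\cdot2^{-k}(2^{1-k})^{-1-\eta}=c\,2^{k\eta}$.

Let $U_k$ be the union of the wells of stage $k$. It lies in a cube of side $(m_k-1)L_k+2\le m_kL_k$. The largest scale is therefore measured by the quantity
\[
D_k=\frac{m_k^n}{(m_kL_k)^{n\lambda}}=m_k^{n(1-\lambda)}L_k^{-n\lambda}.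
\]
The inequality $D_k\ge2^{kn\lambda}$ is equivalent to $k^3(1-\lambda)\ge(k^2+k+2)\lambda$. It holds for all $k\ge k_0(\lambda)$, because $\lambda<1$. Let $k\ge k_0$.

\emph{Upper bound: $\|g_k\|_X^p\le C\Sigma_kD_k$.} Let $S$ be a cube of side $s$. Suppose first that $S$ meets at most one well of stage $k$. We have $g_k\le2^{k\alpha/(p-1)}=2^{kn}2^{k\eta}\le C2^{kn}\Sigma_k$, so
\[
\int_Sg_k\le\min\big(\Sigma_k,\,C\Sigma_k(2^ks)^n\big)\le C\Sigma_k\min\big(1,(2^ks)^n\big)\le C\Sigma_k\,2^{kn\lambda}s^{n\lambda}\le C\Sigma_kD_k\,s^{n\lambda}.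
\]
Suppose next that $S$ meets $N\ge2$ wells of stage $k$. By Lemma~\ref{lem:geometry}(d),
\[
N\le\min\big(m_k^n,(4s/L_k)^n\big)\le m_k^{n(1-\lambda)}(4s/L_k)^{n\lambda}=4^{n\lambda}D_k\,s^{n\lambda},
\]
and $\int_Sg_k\le N\Sigma_k\le4^{n\lambda}\Sigma_kD_k\,s^{n\lambda}$.

\emph{Lower bound.} For $z\in G_k$ we have $\langle g_k\rangle_{B_z}=t_k:=2^{-n}\Sigma_k$, and $g_k$ vanishes on the wells of other stages. Hence
\begin{equation}\label{eq:pointwise}
\mathcal Ag_k=t_k\chi_{U_k},\qquad Mg_k\ge t_k\ \text{ on }U_k .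
\end{equation}
We test the norm of $\chi_{U_k}$ on a cube of side $m_kL_k$ that contains $U_k$. Lemma~\ref{lem:geometry}(c) gives $w(U_k)\ge c_0m_k^n$, so $\|\chi_{U_k}\|_X^p\ge c_0D_k$. Combining this with the upper bound,
\begin{equation}\label{eq:ratio}
\frac{t_k^p\,\|\chi_{U_k}\|_X^p}{\|g_k\|_X^p}\ge\frac{2^{-np}\Sigma_k^p\,c_0D_k}{C\Sigma_kD_k}=c\,\Sigma_k^{p-1}\longrightarrow\infty\qquad(k\to\infty),
\end{equation}
since $p>1$.

\emph{Conclusions.} By \eqref{eq:pointwise}, each of the three quantities $\|Mg_k\|_X$, $t_k\|\chi_{\{Mg_k\ge t_k\}}\|_X$ and $\|\mathcal Ag_k\|_X$ is at least $t_k\|\chi_{U_k}\|_X$. So \eqref{eq:ratio} shows that $M$ is unbounded and that (a) and (b) hold. For (c), let $f_k=g_k/\|g_k\|_X$; then $\|Mf_k\|_X\ge c\,\Sigma_k^{1/p'}$ by \eqref{eq:ratio}. Choose $k_j\ge k_0$ with $\Sigma_{k_j}^{1/p'}\ge4^j$ for $j\ge1$, and let $f=\sum_{j\ge1}2^{-j}f_{k_j}$. Then $\|f\|_X\le1$. Since $f\ge2^{-j}f_{k_j}\ge0$, we have $\|Mf\|_X\ge2^{-j}\|Mf_{k_j}\|_X\ge c2^j$ for every $j$, so $Mf\notin X$.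
\end{proof}

Propositions~\ref{prop:MCholds} and~\ref{prop:unbounded} together answer the Question in the negative. The range $n(p-1)\le\alpha<n(p-1+\lambda)$ in which both apply is nonempty because $\lambda>0$.

\section{Membership in $A_q$ and end of the proofs}\label{sec:conclusion}

It remains to show that $M$ is bounded below the threshold $n(p-1)$. In view of Proposition~\ref{prop:Ap} we check the $A_q$ condition. In the next proof the constants depend on $n,q,\alpha$.

\begin{proposition}\label{prop:Aq}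
If $1<q<\infty$ and $\alpha<n(q-1)$, then $w_\alpha\in A_q$.
\end{proposition}

\begin{proof}
Let $\sigma=w^{-1/(q-1)}$ and $\beta=\alpha/(q-1)<n$. We must show that $w(Q)\sigma(Q)^{q-1}\le CT^{nq}$ for every cube $Q$ of side $T$. By \eqref{eq:polar}, $\int_{|x|\le\rho}|x|^{-\beta}\,dx=C\rho^{n-\beta}$. By Lemma~\ref{lem:geometry}(b), $\sigma(x)\le2^\beta|x-z|^{-\beta}$ whenever $z$ is a center and $|x-z|\le2$.

Let $T\ge1$. Then $w(Q)\le T^n$. The wells that meet $Q$ are disjoint cubes of side $2$ inside a cube of side $T+4\le5T$, so there are at most $(5T/2)^n$ of them, and $\sigma(B_z)\le C$ for each. Off the wells $\sigma=1$. Hence $\sigma(Q)\le CT^n$, and the bound follows.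

Let $T\le1$. In case (F) of Lemma~\ref{lem:small},
\[
w(Q)\sigma(Q)^{q-1}\le(\sup_Qw)\,T^n\,(\inf_Qw)^{-1}\,T^{n(q-1)}\le2^\alpha T^{nq}.
\]
In case (Z) we have $w(Q)\le(2T)^\alpha T^n$ and $\sigma(Q)\le2^\beta\int_{|x|\le2T}|x|^{-\beta}\,dx=CT^{n-\beta}$. Since $\beta(q-1)=\alpha$, the product $w(Q)\sigma(Q)^{q-1}$ is at most $CT^{\alpha+n+n(q-1)-\alpha}=CT^{nq}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:weights}]
Part (1) is Propositions~\ref{prop:MCholds} and~\ref{prop:MCfails}. If $\alpha<n(p-1)$, then $w_\alpha\in A_p$ by Proposition~\ref{prop:Aq} and $\mathrm{MC}(p,\lambda)$ holds by Proposition~\ref{prop:MCholds}, so $M$ is bounded on $X$ by Proposition~\ref{prop:Ap}. If $\alpha\ge n(p-1)$, Proposition~\ref{prop:unbounded} gives the other half of (2) and part (3).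
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:Ap}]
The first part is Proposition~\ref{prop:Ap}. Let $\alpha=n(p-1)$. Then $\alpha<n(q-1)$ for every $q>p$, so $w_\alpha\in\bigcap_{q>p}A_q$ by Proposition~\ref{prop:Aq}. Since $\alpha<n(p-1+\lambda)$, the condition $\mathrm{MC}(p,\lambda)$ holds by Proposition~\ref{prop:MCholds}, and $M$ is unbounded on $X_{p,\lambda}(w_\alpha)$ by Proposition~\ref{prop:unbounded}.
\end{proof}

\begin{remark}
For $\alpha\ge n(p-1)$ and $z\in G_k$ we have $w^{-1/(p-1)}\ge g_k$ on $B_z$, so $w(B_z)\big(\int_{B_z}w^{-1/(p-1)}\big)^{p-1}\ge c_0\Sigma_k^{p-1}\to\infty$ and $w_\alpha\notin A_p$. With Proposition~\ref{prop:Aq} and Theorem~\ref{thm:weights}(2), this shows that $M$ is bounded on $X_{p,\lambda}(w_\alpha)$ exactly when $w_\alpha\in A_p$. The arrays of wells force the $L^p(w)$ threshold $n(p-1)$ on the operator $M$, while tests on single cubes detect only the larger threshold $n(p-1+\lambda)$.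
\end{remark}

\begin{thebibliography}{1}

\bibitem{problem}
``In this paper we consider weighted Morrey spaces $\mathcal M_{\lambda,\mathcal F}^p(w)$ adapted to a family of'',
\texttt{http://gbpdffiledownload.tech/lunwen/20221107974}.

\end{thebibliography}
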